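\title{Block companion matrices with prescribed off-diagonal entries have arbitrary spectra}

\begin{abstract}
Let $G$ and $H$ be graphs on $n$ labeled vertices, and let $A$ and $B$ be real symmetric matrices whose off-diagonal nonzero patterns are given by $G$ and $H$. We prove that the block companion matrix with first block row $(A,B)$ and second block row $(I,O)$ can be given any spectrum that is closed under complex conjugation. All off-diagonal entries of $A$ and $B$ may even be prescribed in advance; choosing the diagonals suffices. The proof combines an a priori bound, obtained by scaling, with the computation of a Brouwer degree, which equals $\pm n!$. We also show that the number of real solutions lies between $n!$ and $(2n)!/2^n$ when they are nondegenerate, that both bounds are attained for every pair of graphs, and that the analogous statement for block companion matrices of degree $d$ holds exactly when $d$ is even or $n=1$.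
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $G$ be a graph with vertex set $\{1,\dots,n\}$, $n\ge1$. A real symmetric matrix $A=(a_{ij})\in\mathbb R^{n\times n}$ \emph{has pattern $G$} if, for all $i\ne j$, we have $a_{ij}\neq0$ exactly when $\{i,j\}$ is an edge of $G$; the diagonal entries are unrestricted. For two graphs $G,H$ on $\{1,\dots,n\}$, let $\mathcal S(G,H)$ be the set of matrices
\[
C(A,B)=\left[\begin{array}{c|c}A&B\\ \hline I&O\end{array}\right]\in\mathbb R^{2n\times2n}
\]
in which $A$ has pattern $G$ and $B$ has pattern $H$. The matrix $C(A,B)$ is the first-order form of the system $x''=Ax'+Bx$, since it sends $(x',x)$ to $(x'',x')$, and its characteristic polynomial is $\det(\lambda^2I-\lambda A-B)$ (Lemma~\ref{lem:charpoly}). The graphs record which coordinates are coupled through velocities and which through positions.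

The spectrum of a real matrix is a multiset closed under complex conjugation. The following conjecture, posed in \cite{problem}, says that there is no other restriction: \emph{for every $n\ge1$, every pair $G,H$ of graphs on $\{1,\dots,n\}$ and every multiset $\Lambda$ of $2n$ complex numbers that is closed under conjugation, counting multiplicities, some matrix in $\mathcal S(G,H)$ has spectrum $\Lambda$.}

If $G$ and $H$ have no edges, then $\det(\lambda^2I-\lambda A-B)=\prod_i(\lambda^2-a_{ii}\lambda-b_{ii})$, and the conjecture is the fact that a real monic polynomial of degree $2n$ is a product of $n$ real monic quadratics. For any $G$ and $H$ there are $2n$ free diagonal entries to match $2n$ coefficients. But edges can obstruct spectra: a symmetric $2\times2$ matrix with off-diagonal entry $x\ne0$ has discriminant $(a_{11}-a_{22})^2+4x^2>0$, so it never has a double eigenvalue. One might expect multiple eigenvalues to cause trouble for $C(A,B)$ too, and they do defeat the first approach that comes to mind, which is to start from the edgeless solution and switch on small edges with the implicit function theorem. For $\Lambda=\{0,\dots,0\}$ the only edgeless solution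 is $A=B=O$. There the derivative of $\prod_i(\lambda^2-a_{ii}\lambda-b_{ii})$ takes values in the span of $\lambda^{2n-1}$ and $\lambda^{2n-2}$, so it has rank $2<2n$ when $n\ge2$. A global argument removes the difficulty and gives more than was asked.

\begin{theorem}\label{thm:main}
Let $n\ge1$, let $X,Y\in\mathbb R^{n\times n}$ have zero diagonal, and let $q$ be a real monic polynomial of degree $2n$. Then there are $a,b\in\mathbb R^n$ such that $A=X+\operatorname{diag}(a)$ and $B=Y+\operatorname{diag}(b)$ satisfy $\det(\lambda I-C(A,B))=q(\lambda)$.
\end{theorem}

\begin{corollary}\label{cor:conj}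
The conjecture is true.
\end{corollary}

\begin{proof}
Let $X,Y$ be the adjacency matrices of $G,H$ and let $q(\lambda)=\prod_{\mu\in\Lambda}(\lambda-\mu)$, which is real because $\Lambda$ is closed under conjugation with multiplicities. The matrices $A,B$ of Theorem~\ref{thm:main} are symmetric with patterns $G,H$, and $C(A,B)$ has spectrum $\Lambda$.
\end{proof}

The second result counts the solutions. Fix $X,Y$ as in Theorem~\ref{thm:main} and let $\mathbb K$ be $\mathbb R$ or $\mathbb C$. Let $\Phi\colon\mathbb K^{2n}\to\mathbb K^{2n}$ send $(a,b)$ to the vector of the $2n$ non-leading coefficients of the characteristic polynomial of $C(X+\operatorname{diag}(a),Y+\operatorname{diag}(b))$, and let $S_{\mathbb K}(q)$ be the set of $(a,b)\in\mathbb K^{2n}$ for which this polynomial is $q$. A solution is \emph{nondegenerate} if the Jacobian determinant of $\Phi$ does not vanish there. The \emph{multiplicity} of an isolated complex solution is the local Brouwer degree of the holomorphic map $\Phi-q$ at that point (see Section~\ref{sec:degree}).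

\begin{theorem}\label{thm:count}
Let $q$ be a real monic polynomial of degree $2n$.
\begin{enumerate}
\item[(1)] $S_{\mathbb C}(q)$ is finite, and its number of points counted with multiplicity is exactly $(2n)!/2^n$.
\item[(2)] $S_{\mathbb R}(q)$, counted with these multiplicities, has at least $n!$ points. If all real solutions are nondegenerate, which holds for almost every $q$, there are at least $n!$ distinct ones.
\item[(3)] Consequently, when all real solutions are nondegenerate, $n!\le|S_{\mathbb R}(q)|\le(2n)!/2^n$. For every pair $(G,H)$ both bounds are attained by suitable $X,Y$ with the patterns $G,H$ and suitable $q$ for which all complex solutions are nondegenerate.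
\end{enumerate}
\end{theorem}

The third result shows that what matters about the number of blocks is its parity. For $A_1,\dots,A_d\in\mathbb R^{n\times n}$ let $C(A_1,\dots,A_d)$ be the $nd\times nd$ matrix with first block row $(A_1,\dots,A_d)$, identity blocks on the block subdiagonal and zero blocks elsewhere, and put
\[
L(\lambda)=\lambda^dI-\sum_{m=1}^d\lambda^{d-m}A_m .
\]
The characteristic polynomial of $C(A_1,\dots,A_d)$ is $\det L(\lambda)$ (Lemma~\ref{lem:charpoly}).

\begin{theorem}\label{thm:d}
\begin{enumerate}
\item[(a)] If $d$ is even (any $n$) or $n=1$ (any $d$), then for arbitrarily prescribed real off-diagonal entries of $A_1,\dots,A_d$ and every real monic $q$ of degree $nd$, the diagonal entries can be chosen real so that $\det L=q$. In particular, for any graphs $G_1,\dots,G_d$ on $n$ vertices, every conjugation-closed multiset of $nd$ complex numbers is the spectrum of some $C(A_1,\dots,A_d)$ with each $A_m$ real symmetric of pattern $G_m$.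
\item[(b)] If $d$ is odd and $n\ge2$, then for real symmetric $A_1,\dots,A_d$ the matrix $C(A_1,\dots,A_d)$ has at least $n$ real eigenvalues counted with multiplicity. Hence for every choice of graphs $G_1,\dots,G_d$ some conjugation-closed multiset is not attained.
\end{enumerate}
Thus the analogue of the conjecture holds exactly when $d$ is even or $n=1$.
\end{theorem}

Theorem~\ref{thm:main} is the case $d=2$ of Theorem~\ref{thm:d}(a). General $d$ costs nothing extra, so we carry it through Sections~\ref{sec:map} and \ref{sec:bound}--\ref{sec:existence}; a reader interested only in the conjecture may set $d=2$.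

\section{From matrices to a polynomial map}\label{sec:map}

\begin{lemma}\label{lem:charpoly}
For complex $n\times n$ matrices $A_1,\dots,A_d$ we have $\det(\lambda I-C(A_1,\dots,A_d))=\det L(\lambda)$.
\end{lemma}

\begin{proof}
For $d=1$ there is nothing to prove, so let $d\ge2$. The first block row of $\lambda I-C$ is $(\lambda I-A_1,-A_2,\dots,-A_d)$, and block row $k\ge2$ has $-I$ in block column $k-1$ and $\lambda I$ in block column $k$. Add $\lambda^{d-k}$ times block column $k$ to block column $d$, for $k=1,\dots,d-1$; the determinant does not change. In the new last column, row $1$ contains $\lambda^{d-1}(\lambda I-A_1)-\sum_{k\ge2}\lambda^{d-k}A_k=L(\lambda)$, and row $k\ge2$ contains $-\lambda^{d-k+1}I+\lambda^{d-k}\lambda I=O$. Moving these $n$ columns in front of the other $n(d-1)$ columns multiplies the determinant by $(-1)^{n^2(d-1)}=(-1)^{n(d-1)}$ and produces a matrix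
\[
\begin{bmatrix}L(\lambda)&*\\ O&T\end{bmatrix},
\]
where $T$ is block upper triangular with $d-1$ diagonal blocks $-I$. Since $\det T=(-1)^{n(d-1)}$, the two signs cancel.
\end{proof}

Fix real $n\times n$ matrices $X_1,\dots,X_d$ with zero diagonal; they hold the prescribed off-diagonal entries. The unknown is the vector $c=(c_{1,1},\dots,c_{1,d},c_{2,1},\dots,c_{n,d})\in\mathbb K^{nd}$, where $c_{i,m}$ is the $i$th diagonal entry of $A_m=X_m+\operatorname{diag}(c_{1,m},\dots,c_{n,m})$. Put
\[
p_i(\lambda)=\lambda^d-\sum_{m=1}^dc_{i,m}\lambda^{d-m},\qquad
W(\lambda)=\bigl(w_{ij}(\lambda)\bigr)=\sum_{m=1}^d\lambda^{d-m}X_m .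
\]
Then $L=\operatorname{diag}(p_1,\dots,p_n)-W$. Choosing $c$ is the same as choosing $n$ monic polynomials $p_i$ of degree $d$ over $\mathbb K$, while the $w_{ij}$ are fixed real polynomials of degree at most $d-1$ with $w_{ii}=0$. To connect the problem with the edgeless case we scale $W$: for $t\in[0,1]$ let
\begin{equation}\label{eq:Phi}
\Phi_t(c)=\det\bigl(\operatorname{diag}(p_1,\dots,p_n)-tW\bigr).
\end{equation}
In the expansion of this determinant the identity permutation contributes $\prod_ip_i$. Every other permutation uses at least two off-diagonal entries and so contributes a term of degree at most $nd-2$. Hence $\Phi_t(c)$ lies in the set $V_{\mathbb K}$ of monic polynomials of degree $nd$ over $\mathbb K$. We identify $V_{\mathbb K}$, and also the space of polynomials of degree less than $nd$, with $\mathbb K^{nd}$ by listing the coefficients of $\lambda^{nd-1},\dots,\lambda,1$. Then $\Phi_t\colon\mathbb K^{nd}\to\mathbb K^{nd}$ is polynomial in $(t,c)$ with real coefficients,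
\[
\Phi_0(c)=\prod_{i=1}^np_i,\qquad \Phi_1(c)=\det L .
\]
For $d=2$, with $X_1=X$, $X_2=Y$, $c_{i,1}=a_i$, $c_{i,2}=b_i$, the map $\Phi_1$ is the map $\Phi$ of Theorem~\ref{thm:count} up to the order of the variables. What we must show is that $\Phi_1$ is onto over $\mathbb R$ when $d$ is even.

\section{Two vertices}\label{sec:two}

Let $n=d=2$. Then $\Phi_t=p_1p_2-t^2w_{12}w_{21}$, and the equation $\Phi_t=q$ reads
\begin{equation}\label{eq:two}
p_1p_2=r,\qquad r=q+t^2w_{12}w_{21}.
\end{equation}
The real monic quartic $r$ is a product of two real monic quadratics, so Theorem~\ref{thm:main} holds for $n=2$.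

\begin{example}\label{ex:nilpotent}
Let $G$ have no edge, let $H$ be a single edge with entry $2$, and let $q=\lambda^4$. Then $w_{12}=w_{21}=2$ and, for $t=1$, $r=\lambda^4+4=(\lambda^2-2\lambda+2)(\lambda^2+2\lambda+2)$. So $A=\operatorname{diag}(2,-2)$ and $B=\left[\begin{smallmatrix}-2&2\\2&-2\end{smallmatrix}\right]$ give a nilpotent matrix in $\mathcal S(G,H)$.
\end{example}

This direct argument stops at $n=2$. For $n=3$ and symmetric $W$,
\[
\Phi_1=p_1p_2p_3-p_1w_{23}^2-p_2w_{13}^2-p_3w_{12}^2-2w_{12}w_{23}w_{13},
\]
and the unknowns no longer enter only through their product. What survives is a signed count of solutions, which we now compute for \eqref{eq:two}.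

Suppose $r$ has four distinct roots, $u_1,u_2$ the roots of $p_1$ and $v_1,v_2$ those of $p_2$, and let $R=\prod_{i,j}(u_i-v_j)=p_2(u_1)p_2(u_2)=p_1(v_1)p_1(v_2)$. The columns of the Jacobian matrix $J$ of $\Phi_t$ in the variables $a_1,b_1,a_2,b_2$ are the coefficient vectors of $-\lambda p_2,-p_2,-\lambda p_1,-p_1$. Let $E$ be the Vandermonde matrix with rows $(x^3,x^2,x,1)$ for $x=u_1,u_2,v_1,v_2$, so that $\det E=(u_1-u_2)(v_1-v_2)R$. The product $EJ$ lists the values of the four polynomials at the four roots. It is block diagonal, and its blocks have determinants $R\,(u_1-u_2)$ and $R\,(v_1-v_2)$. Hence $\det J=R$.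

If $p_2$ has nonreal roots $v,\bar v$, then $R=|p_1(v)|^2>0$, and likewise $R>0$ if $p_1$ has nonreal roots. So if $r$ has no real root or two real roots, \eqref{eq:two} has two real solutions, which differ by the order of the factors, and both have sign $+$. If $r$ has four real roots $\rho_1<\rho_2<\rho_3<\rho_4$, there are three ways to pair them, each in two orders. Counting the negative factors of $R$, with $\rho_1$ a root of $p_1$, gives
\[
\begin{array}{c|ccc}
\text{pairing}&\rho_1\rho_2\,|\,\rho_3\rho_4&\rho_1\rho_3\,|\,\rho_2\rho_4&\rho_1\rho_4\,|\,\rho_2\rho_3\\ \hline
\text{negative factors}&4&3&2\\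
\operatorname{sign}R&+&-&+
\end{array}
\]
and $R$ does not depend on the order of $p_1,p_2$. The number of real solutions is $2$ or $6$, the bounds $n!$ and $(2n)!/2^n$ of Theorem~\ref{thm:count}, but the signed number is always $2$. When $\rho_2$ and $\rho_3$ collide and leave the real axis, the first two pairings merge and disappear together, one with each sign.

The plan for general $n$ follows this picture. The signed count is a Brouwer degree. It is invariant under deformation of $t$ and $q$ provided that no solution escapes to infinity (Section~\ref{sec:bound}), and at $t=0$ it can be computed for a target without real roots, where no cancellation occurs (Section~\ref{sec:zero}).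

\section{The Brouwer degree}\label{sec:degree}

Let $\Omega\subset\mathbb R^N$ be bounded and open, and let $f\colon\overline\Omega\to\mathbb R^N$ be continuous with no zero on $\partial\Omega$. The Brouwer degree $\deg(f,\Omega,0)$ is an integer with the following properties.
\begin{enumerate}
\item[(D1)] If $f$ is $C^1$ in $\Omega$ and $\det Df(z)\ne0$ at every zero $z$ of $f$, then $\deg(f,\Omega,0)=\sum_{f(z)=0}\operatorname{sign}\det Df(z)$.
\item[(D2)] If $h\colon[0,1]\times\overline\Omega\to\mathbb R^N$ is continuous and no $h_s$ has a zero on $\partial\Omega$, then $\deg(h_s,\Omega,0)$ does not depend on $s$.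
\item[(D3)] If $\Omega_1,\dots,\Omega_k\subset\Omega$ are disjoint open sets whose union contains all zeros of $f$, then $\deg(f,\Omega,0)=\sum_j\deg(f,\Omega_j,0)$.
\item[(D4)] If $\deg(f,\Omega,0)\ne0$, then $f$ has a zero in $\Omega$.
\end{enumerate}
Applying (D2) to the segment from $f$ to $g$ gives
\begin{enumerate}
\item[(D5)] If $|g-f|<|f|$ on $\partial\Omega$, then $\deg(g,\Omega,0)=\deg(f,\Omega,0)$.
\end{enumerate}
If $f\colon\mathbb R^N\to\mathbb R^N$ is continuous with bounded zero set, then by (D3) the degree is the same on all open balls containing the zeros; we call it $\deg f$. The \emph{local degree} of $f$ at an isolated zero $z$ is its degree on a small ball around $z$ whose closure contains no other zero. If $f$ has finitely many zeros in $\Omega$, then $\deg(f,\Omega,0)$ is the sum of the local degrees, again by (D3).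

A holomorphic map $\mathbb C^N\to\mathbb C^N$ is treated as a map $\mathbb R^{2N}\to\mathbb R^{2N}$; we write $\deg_{\mathbb R}$ and $\deg_{\mathbb C}$ when both the real and the complex version of $\Phi_t$ are in play. For Theorem~\ref{thm:count} only, we need one more fact \cite[Appendix~B]{milnor}:
\begin{enumerate}
\item[(M)] The local degree of a holomorphic map $f$ at an isolated zero $z$, called the multiplicity of $z$, is at least $1$, and it equals $1$ if the complex Jacobian determinant of $f$ at $z$ is nonzero.
\end{enumerate}

\section{Solutions do not escape to infinity}\label{sec:bound}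

To use (D2) we must keep the solutions of $\Phi_t(c)=q$ in a fixed ball while $t$ and $q$ move. The tool is the scaling symmetry of the problem: replacing $A_m$ by $N^{-m}A_m$ divides all roots of $\det L$ by $N$. If the diagonals were huge, rescaling them to unit size would shrink both the off-diagonal entries and the roots of $q$ to zero. The limit is an edgeless problem with target $\lambda^{nd}$, whose only solution is $c=0$.

\begin{lemma}\label{lem:bound}
Let $d\ge1$. If $Q\subset V_{\mathbb K}$ is compact, then the set of $c\in\mathbb K^{nd}$ such that $\Phi_t(c)\in Q$ for some $t\in[0,1]$ is bounded.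
\end{lemma}

\begin{proof}
Measure the size of $c$ by $N(c)=\sum_{i,m}|c_{i,m}|^{1/m}$; the exponents make $N$ scale like a root. If the set is unbounded, there are $t_k\in[0,1]$ and $c^{(k)}$ with $q_k=\Phi_{t_k}(c^{(k)})\in Q$ and $N_k=N(c^{(k)})\to\infty$. Put $\gamma^{(k)}_{i,m}=c^{(k)}_{i,m}/N_k^m$. Then $N(\gamma^{(k)})=1$, so all $|\gamma^{(k)}_{i,m}|\le1$, and after passing to a subsequence $\gamma^{(k)}\to\gamma$ with $N(\gamma)=1$. Substitute $\lambda=N_k\mu$ in \eqref{eq:Phi} and divide each of the $n$ rows by $N_k^d$:
\[
N_k^{-nd}q_k(N_k\mu)=\det\Bigl(\operatorname{diag}\Bigl(\mu^d-\sum_{m=1}^d\gamma^{(k)}_{i,m}\mu^{d-m}\Bigr)_{i=1}^n-t_k\sum_{m=1}^dN_k^{-m}\mu^{d-m}X_m\Bigr).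
\]
Let $k\to\infty$ in each coefficient of $\mu$. On the left, the coefficient of $\mu^{nd-j}$ is $N_k^{-j}$ times the coefficient of $\lambda^{nd-j}$ in $q_k$, which is bounded because $Q$ is compact; so the left side tends to $\mu^{nd}$. On the right, the off-diagonal part tends to zero because $t_k\le1$ and every term carries a factor $N_k^{-m}$ with $m\ge1$. This is where $\deg w_{ij}\le d-1$ is used. In the limit
\[
\mu^{nd}=\prod_{i=1}^n\Bigl(\mu^d-\sum_{m=1}^d\gamma_{i,m}\mu^{d-m}\Bigr).
\]
Every complex root of every factor is a root of $\mu^{nd}$, so every factor is $\mu^d$ and $\gamma=0$. This contradicts $N(\gamma)=1$.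
\end{proof}

In particular $\deg_{\mathbb K}(\Phi_t-q)$ is defined for all $t$ and $q$, and we can transport it to the edgeless problem with a target of our choice.

\begin{lemma}\label{lem:transport}
For all $q,q_0\in V_{\mathbb K}$ we have $\deg_{\mathbb K}(\Phi_1-q)=\deg_{\mathbb K}(\Phi_0-q_0)$.
\end{lemma}

\begin{proof}
Let $q_s=(1-s)q_0+sq\in V_{\mathbb K}$ for $s\in[0,1]$. The segment $Q=\{q_s\}$ is compact, so by Lemma~\ref{lem:bound} an open ball $\mathcal B\subset\mathbb K^{nd}$ contains every zero of every map $h_s=\Phi_s-q_s$. No $h_s$ vanishes on $\partial\mathcal B$, and (D2) gives $\deg(h_1,\mathcal B,0)=\deg(h_0,\mathcal B,0)$.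
\end{proof}

\section{The degree of the multiplication map}\label{sec:zero}

It remains to compute the degree of $\Phi_0\colon(p_1,\dots,p_n)\mapsto\prod_ip_i$. Formula (D1) requires nondegenerate preimages.

\begin{lemma}\label{lem:nondeg}
Let $d\ge1$ and $c\in\mathbb K^{nd}$. If $p_1,\dots,p_n$ are pairwise coprime, then $D\Phi_0(c)$ is invertible.
\end{lemma}

\begin{proof}
A tangent vector $\dot c$ corresponds to the polynomials $\delta_i=\sum_m\dot c_{i,m}\lambda^{d-m}$ of degree at most $d-1$, and $D\Phi_0(c)\dot c=-\sum_i\delta_i\prod_{j\ne i}p_j$. If this sum is zero, then $p_i$ divides $\delta_i\prod_{j\ne i}p_j$, because it divides all the other terms. By coprimality $p_i$ divides $\delta_i$, and $\deg\delta_i<\deg p_i$ forces $\delta_i=0$. So $D\Phi_0(c)$ is an injective linear map from $\mathbb K^{nd}$ to itself.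
\end{proof}

Section~\ref{sec:two} showed that preimages can carry both signs when the target has real roots. We therefore choose a target without real roots, which needs $nd$ even, and we want it to have real preimages, which needs $d$ even. To compare signs without computing a determinant, we join all preimages inside a connected set on which the Jacobian determinant does not vanish.

\begin{lemma}\label{lem:degree}
Let $d=2e$ be even, $\ell=ne$, and $q_0=\prod_{k=1}^{\ell}(\lambda^2+k^2)$. Then $\deg_{\mathbb R}(\Phi_0-q_0)=\pm M$, where $M=\ell!/(e!)^n$. For $d=2$ we have $M=n!$.
\end{lemma}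

\begin{proof}
\emph{The preimages.} The polynomials $\lambda^2+k^2$ are distinct and irreducible over $\mathbb R$. If $\prod_ip_i=q_0$ with real monic $p_i$ of degree $2e$, then by unique factorization in $\mathbb R[\lambda]$ each $p_i$ is a product of $e$ of them, and each of them occurs in exactly one $p_i$. So the real preimages of $q_0$ correspond to the ordered partitions of $\{1,\dots,\ell\}$ into $n$ blocks of size $e$, of which there are $M$.

\emph{A connected parameter space.} Let $P\subset\mathbb C^\ell=\mathbb R^{2\ell}$ be the set of $z$ with all $\operatorname{Im}z_k>0$, an open convex set, and let $U\subset P$ be the set where the $z_k$ are distinct. Thus $U$ is the complement in $P$ of the finitely many linear subspaces $Z_{jk}=\{z_j=z_k\}$ of real codimension $2$. We claim that $U$ is path connected. Given $x,y\in U$, the real spans of $Z_{jk}\cup\{x\}$ and of $Z_{jk}\cup\{y\}$ are finitely many proper subspaces, so some $v\in P$ lies in none of them. If $(1-s)x+sv\in Z_{jk}$ with $s\in(0,1]$, then $v$ lies in the span of $Z_{jk}\cup\{x\}$, which is false. So the segment from $x$ to $v$ lies in $U$, and by the same argument so does the segment from $y$ to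 $v$.

\emph{The sign.} Let $\psi\colon U\to\mathbb R^{nd}$ be the continuous map sending $z$ to the vector $c$ with
\[
p_i=\prod_{k=(i-1)e+1}^{ie}(\lambda-z_k)(\lambda-\bar z_k),\qquad i=1,\dots,n .
\]
The $2\ell$ numbers $z_k,\bar z_k$ are distinct, since the $z_k$ are distinct points of the upper half-plane and the $\bar z_k$ lie in the lower one. Hence the $p_i$ are pairwise coprime, and by Lemma~\ref{lem:nondeg} the continuous function $\det D\Phi_0\circ\psi$ has no zero on $U$. Since $U$ is connected, it has constant sign. Each of the $M$ preimages of $q_0$ is $\psi(z)$ for a suitable ordering $z$ of the points $k\sqrt{-1}$, $1\le k\le\ell$. So all preimages are nondegenerate with the same sign, and (D1) gives the degree $\pm M$.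
\end{proof}

\begin{remark}\label{rem:swap}
The parity of $d$ is visible in a symmetry. For $n\ge2$ let $\tau$ be the linear map of $\mathbb R^{nd}$ that exchanges two of the $p_i$. It is a product of $d$ transpositions of coordinates, so $\det\tau=(-1)^d$, and $\Phi_0\circ\tau=\Phi_0$ gives $\det D\Phi_0(\tau c)=(-1)^d\det D\Phi_0(c)$. For $d=2$ the $n!$ preimages of $q_0$ are the reorderings of one of them, which gives a second proof that their signs agree. For odd $d$ and a real target with distinct roots, $\tau$ permutes the preimages and reverses their signs, so the degree is $0$ and the method yields nothing. Section~\ref{sec:odd} shows that the statement itself fails.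
\end{remark}

\section{Existence}\label{sec:existence}

Lemmas~\ref{lem:transport} and \ref{lem:degree} combine to the following statement.

\begin{proposition}\label{prop:degree}
Let $d$ be even. For every $q\in V_{\mathbb R}$ we have $\deg_{\mathbb R}(\Phi_1-q)=\pm(nd/2)!/((d/2)!)^n$. For $d=2$ this is $\pm n!$.
\end{proposition}

\begin{proof}[Proof of Theorems~\ref{thm:main} and \ref{thm:d}(a)]
If $n=1$, then $\det L=p_1$ and we take $p_1=q$. If $d$ is even, the degree in Proposition~\ref{prop:degree} is nonzero, so by (D4) there is $c\in\mathbb R^{nd}$ with $\det L=\Phi_1(c)=q$. For the statement about graphs, let $X_m$ be the adjacency matrix of $G_m$, let $q$ be the monic polynomial whose multiset of roots is the given one, and apply Lemma~\ref{lem:charpoly}. The case $d=2$, together with Lemma~\ref{lem:charpoly}, is Theorem~\ref{thm:main}.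
\end{proof}

Symmetry of the $X_m$ plays no role in this proof, and neither does the size or the pattern of their entries. The multiplicities of the roots of $q$ do not matter either: nondegeneracy is needed only at the auxiliary target $q_0$ and only for $t=0$.

\section{Counting the solutions}\label{sec:count}

Let $d=2$, $\Phi=\Phi_1$ and $K=(2n)!/2^n$. We begin with the edgeless problem. If $q\in V_{\mathbb C}$ has $2n$ distinct roots, then the complex solutions of $\Phi_0(c)=q$ correspond to the ordered partitions of the roots into $n$ pairs. There are $K$ of them, and all are nondegenerate by Lemma~\ref{lem:nondeg}. We also note that at a real point the real and the complex Jacobian matrices of $\Phi_t$ coincide, so a real solution is nondegenerate over $\mathbb R$ exactly when it is nondegenerate over $\mathbb C$.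

\begin{proof}[Proof of Theorem~\ref{thm:count}]
(1) The set $S_{\mathbb C}(q)$ is defined by polynomial equations and is bounded by Lemma~\ref{lem:bound}, so it is a compact algebraic subset of $\mathbb C^{2n}$. A compact analytic subset of $\mathbb C^N$ is finite. (For an algebraic set, the image under each coordinate function is constructible in $\mathbb C$, hence finite or cofinite, and a bounded such set is finite.) So all solutions are isolated, and the sum of their multiplicities is $\deg_{\mathbb C}(\Phi-q)$. By Lemma~\ref{lem:transport} this equals $\deg_{\mathbb C}(\Phi_0-q_0)$ with $q_0=\prod_{k=1}^n(\lambda^2+k^2)$. Since $q_0$ has $2n$ distinct roots, $\Phi_0-q_0$ has $K$ complex zeros, each of multiplicity $1$ by (M).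

(2) By (1) the real solutions are finite in number. For $z\in S_{\mathbb R}(q)$ let $d_z$ be the local degree at $z$ of the real map $\Phi-q$ and $m_z$ the multiplicity of $z$. By Proposition~\ref{prop:degree}, $\sum_zd_z=\pm n!$, so it suffices to prove $|d_z|\le m_z$. The idea is to perturb $q$ so that the real solutions near $z$ become nondegenerate, and to compare the real and the complex counts.

Let $B\subset\mathbb C^{2n}$ be an open ball centered at $z$ whose closure contains no other point of $S_{\mathbb C}(q)$. Let $B_{\mathbb R}=B\cap\mathbb R^{2n}$, a real ball whose boundary sphere lies in $\partial B$, and let $\eta=\min_{\partial B}|\Phi-q|>0$. By Sard's theorem the critical values of the smooth map $\Phi\colon\mathbb R^{2n}\to V_{\mathbb R}$ form a set of Lebesgue measure zero. So there is $q'\in V_{\mathbb R}$ with $|q'-q|<\eta$ such that all real solutions of $\Phi=q'$ are nondegenerate. By (D5),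
\[
\deg(\Phi-q',B_{\mathbb R},0)=d_z,\qquad\deg(\Phi-q',B,0)=m_z .
\]
By the first equation and (D1), $\Phi=q'$ has at least $|d_z|$ solutions in $B_{\mathbb R}$. By (1) applied to $q'$, the complex solutions in $B$ are isolated; their multiplicities sum to $m_z$ by the second equation, and each is at least $1$ by (M). So $B$ contains at most $m_z$ solutions, and $|d_z|\le m_z$.

If all real solutions are nondegenerate, then every $m_z$ equals $1$, so there are at least $n!$ distinct ones. By Sard's theorem this is the case for almost every $q\in V_{\mathbb R}$.

(3) The lower bound is (2), and the upper bound follows from (1) because multiplicities are at least $1$. For sharpness we stay close to the edgeless problem. Let $X,Y$ be the adjacency matrices of $G,H$. For $t>0$ the matrices $tX,tY$ have the patterns $G,H$, and their map $\Phi_1$ is the map $\Phi_t$ of $X,Y$. Let $q\in V_{\mathbb R}$ have $2n$ distinct roots, and let $z_1,\dots,z_K$ be the complex zeros of $\Phi_0-q$. By the implicit function theorem there are disjoint open balls $B_j$ centered at $z_j$ and $\varepsilon>0$ such that for $0\le t<\varepsilon$ the equation $\Phi_t=q$ has exactly one solution $z_j(t)$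 in $B_j$, and $z_j(t)$ depends continuously on $t$. Shrinking the balls and then $\varepsilon$, we may assume that $B_j\cap\mathbb R^{2n}=\emptyset$ whenever $z_j$ is not real, and that each $z_j(t)$ is nondegenerate. By (1) applied to $tX,tY$, these $K$ points are all the complex solutions. If $z_j$ is not real, neither is $z_j(t)$. If $z_j$ is real, then $B_j$ is invariant under conjugation and $\overline{z_j(t)}$ is also a solution in $B_j$, because $\Phi_t$ and $q$ are real; by uniqueness $z_j(t)$ is real. So for $0<t<\varepsilon$ the number of real solutions is the number of real $z_j$, that is, of ordered partitions of the roots into pairs closed under conjugation. If $q$ has no real root, each pair must be a conjugate pair and the number is $n!$. If all roots of $q$ are real, the number is $K$.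
\end{proof}

\section{Odd degree}\label{sec:odd}

For $d=1$, Theorem~\ref{thm:d}(b) says that a real symmetric matrix has $n$ real eigenvalues. For larger odd $d$ we follow the eigenvalues of the symmetric matrix $L(\lambda)$ as $\lambda$ runs along the real line; each must change sign.

\begin{proof}[Proof of Theorem~\ref{thm:d}(b)]
For real $\lambda$ let $\mu_1(\lambda)\le\dots\le\mu_n(\lambda)$ be the eigenvalues of the real symmetric matrix $L(\lambda)$. They are continuous in $\lambda$, since the min-max characterization shows that the $i$th eigenvalues of two symmetric matrices differ by at most the operator norm of their difference. As $|\lambda|\to\infty$ we have $\lambda^{-d}L(\lambda)\to I$, so $\lambda^{-d}L(\lambda)$ is positive definite for large $|\lambda|$. Since $d$ is odd, all $\mu_i(\lambda)$ are negative for $\lambda\ll0$ and positive for $\lambda\gg0$, and each $\mu_i$ vanishes at some real point.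

Several $\mu_i$ may vanish at the same point, so we compare with multiplicities. For real $\lambda_0$ let $k(\lambda_0)=\#\{i:\mu_i(\lambda_0)=0\}=\dim\ker L(\lambda_0)$. Choose an invertible real matrix $S$ whose first $k(\lambda_0)$ columns span $\ker L(\lambda_0)$. The first $k(\lambda_0)$ columns of $L(\lambda)S$ vanish at $\lambda_0$, so their entries are divisible by $\lambda-\lambda_0$, and $(\lambda-\lambda_0)^{k(\lambda_0)}$ divides $\det L(\lambda)\det S$. Thus $\lambda_0$ is a root of $\det L$ of multiplicity at least $k(\lambda_0)$. Summing over the distinct real roots, the number of real roots with multiplicity is at least $\sum_{\lambda_0}k(\lambda_0)\ge n$, because each index $i$ is counted at least once. By Lemma~\ref{lem:charpoly} these roots are eigenvalues of $C(A_1,\dots,A_d)$.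

Finally, $\lfloor nd/2\rfloor$ nonreal conjugate pairs, together with one real number if $nd$ is odd, form a conjugation-closed multiset of size $nd$ with at most one real element. Since $n\ge2$, it is not the spectrum of any $C(A_1,\dots,A_d)$ with real symmetric $A_m$.
\end{proof}

In contrast with part (a), symmetry is essential here: for $d=1$ and $n=2$ the matrix $\left[\begin{smallmatrix}0&1\\-1&0\end{smallmatrix}\right]$ has no real eigenvalue. Parts (a) and (b) cover all pairs $(n,d)$, which gives the last assertion of Theorem~\ref{thm:d}.

\begin{thebibliography}{9}

\bibitem{problem}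
\texttt{https://indico.math.vt.edu/event/2/contributions/142/}

\bibitem{milnor}
Milnor, \emph{Singular Points of Complex Hypersurfaces}, Appendix~B.

\end{thebibliography}
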